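\title{The full transformation monoid $T_n$ is finitely related only for $n\le 2$}

\begin{abstract}
A finite semigroup is finitely related if its term operations are exactly the operations that preserve some finite set of relations. We show that the full transformation monoid $T_n$, regarded as a semigroup under composition, is finitely related if and only if $n\le 2$. On $T_2$ an operation is a term operation as soon as all its $4$-ary minors are. For $n\ge 3$ we construct operations of arbitrarily large arity that are not term operations, although identifying any two of their variables gives a term operation. The construction encodes a cyclic order of letters in products of idempotents of rank $n-1$. The answer is the same when the identity map is added as a constant, and the submonoid $A_n\cup(T_n\setminus S_n)$ is not finitely related for $n\ge3$.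
\end{abstract}

\section{Introduction}

A \emph{semigroup term} in $k$ variables is a nonempty word $t$ in the alphabet $x_1,\dots,x_k$. On a semigroup $S$ it induces, by evaluation, a $k$-ary \emph{term operation} $S^k\to S$. The set of all term operations of $S$, of all arities $k\ge1$, is denoted by $\mathrm{Clo}(S)$. A $k$-ary operation $f$ on $S$ \emph{preserves} a relation $R\subseteq S^m$ if, for every $m\times k$ matrix over $S$ whose columns lie in $R$, the column obtained by applying $f$ to each row lies in $R$. A finite semigroup $S$ is \emph{finitely related} (or has \emph{finite degree}) if there is a finite set $\mathcal R$ of finitary relations on $S$ such that $\mathrm{Clo}(S)$ is exactly the set of finitary operations preserving every relation in $\mathcal R$.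

With infinitely many relations this is always possible. The $K$-ary term operations, written as tuples indexed by $S^K$, form a relation $R_K$ that all term operations preserve, and a $K$-ary operation preserving $R_K$ is a term operation, as one sees by applying it to the $K$ projections. So the question is whether finitely many relations suffice for all arities at once. It has a reformulation without relations. A \emph{$d$-ary minor} of $f\colon S^K\to S$ is an operation $(s_1,\dots,s_d)\mapsto f(s_{\pi(1)},\dots,s_{\pi(K)})$ with $\pi\colon\{1,\dots,K\}\to\{1,\dots,d\}$. For $i\ne j$ the \emph{identification minor} $f_{i,j}$ is the $K$-ary operation whose value at $(s_1,\dots,s_K)$ is the value of $f$ at the same tuple with $s_j$ replaced by $s_i$; thus $f$ and $f_{i,j}$ agree at every tuple with $s_i=s_j$. If $K>|S|$, every tuple has a repeated entry, so $f$ is glued together from its identification minors. By Lemma~\ref{lem:criteria} below, $S$ is finitely related if and only if, in all large arities, an operation glued together from term operations in this way is again a term operation.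

The \emph{full transformation monoid} $T_n$ is the set of all maps from $[n]=\{1,\dots,n\}$ to itself under composition. Every finite semigroup $S$ embeds in some $T_n$ (let $S$ act by left multiplication on $S$ with an identity adjoined), which makes these monoids a natural test case. We regard $T_n$ as the semigroup $\langle T_n,\circ\rangle$: composition is the only basic operation, and the identity map is not a constant of the signature. The problem, posed in \cite{FRS}, is to decide whether $T_n$ is finitely related.

\begin{theorem}\label{thm:main}
The semigroup $\langle T_n,\circ\rangle$ is finitely related if and only if $n\le2$.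
\end{theorem}

The two directions are the following more precise statements.

\begin{theorem}\label{thm:small}
The semigroups $\langle T_1,\circ\rangle$ and $\langle T_2,\circ\rangle$ are finitely related. In fact, an operation on $T_2$ is a term operation as soon as all its $4$-ary minors are.
\end{theorem}

\begin{theorem}\label{thm:large}
Let $n\ge3$ and $k\ge3$. Put $K=2k+1$ if $n=3$ and $K=2k+2$ if $n\ge4$. There is a $K$-ary operation $f$ on $T_n$ such that identifying any two variables of $f$ gives a term operation, but $f$ is not a term operation. Hence $\langle T_n,\circ\rangle$ is not finitely related.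
\end{theorem}

If the identity map $\mathrm{id}$ is added as a constant, the term operations are those induced by possibly empty words, the empty word inducing the constant operation with value $\mathrm{id}$; finite relatedness is defined as before. Let $S_n$ and $A_n$ be the symmetric and the alternating group on $[n]$.

\begin{theorem}\label{thm:monoid}
Let $n\ge3$ and $S\in\{T_n,\ A_n\cup(T_n\setminus S_n)\}$. Neither $\langle S,\circ\rangle$ nor $\langle S,\circ,\mathrm{id}\rangle$ is finitely related. For $n\ge1$, the monoid $\langle T_n,\circ,\mathrm{id}\rangle$ is finitely related if and only if $n\le2$.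
\end{theorem}

The case $n=2$ suggests a positive answer for all $n$. What a word does on $T_2$ is described by data concerning one or two letters at a time: which letters occur, in which order they first occur, and some parities. The only global requirement is that the order be linear, and a relation that is linear on every three elements is linear. The order of first occurrences is visible for \emph{every} pair of letters in every $T_n$ with $n\ge2$: give the two letters distinct constant maps as values and all other letters the identity. One may thus expect that for larger $n$ the data are merely more complicated. What changes at $n=3$ is that one can arrange an order of letters that is visible for \emph{some} pairs only. We take letters $x_i$, $i\in\mathbb Z_k$, and for each $i$ a test that forces a certain occurrence of $x_i$ to precede the corresponding occurrence of $x_{i-1}$. No word passes all $k$ tests, since the order they force is cyclic; any $k-1$ of them can be passed; and identifying two variables always switches one test off.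

Section~\ref{sec:criteria} contains the reformulation in terms of minors and Section~\ref{sec:two} the case $n\le2$. Section~\ref{sec:arcs} sets up the tests, works them by hand in $T_3$, and proves that no word passes all of them. The rest of the work is to make the words passing $k-1$ tests agree almost everywhere, so that they can be glued: Sections~\ref{sec:hub} and~\ref{sec:walks} provide the two tools, Section~\ref{sec:operation} builds $f$, and Section~\ref{sec:monoid} proves Theorem~\ref{thm:monoid}.

\subsection*{Conventions}
Products in $T_n$ are compositions, $(st)(x)=s(t(x))$; the opposite convention replaces every word by its reversal and does not change $\mathrm{Clo}(T_n)$. The identity map is written $1$. The \emph{rank} of $s$ is $|\operatorname{im}s|$, and the \emph{kernel classes} of $s$ are the nonempty sets $s^{-1}(y)$, the classes of the equivalence $\ker s$. We have $\operatorname{im}(st)\subseteq\operatorname{im}s$ and $\ker(st)\supseteq\ker t$, and the rank of a product is at most the rank of each factor. The maps of rank $1$ are the constant maps, and these are left zeros: $\kappa s=\kappa$. A map is \emph{singular} if it is not a permutation. For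 $\sigma\in S_n$ we put $b^\sigma=\sigma b\sigma^{-1}$. A \emph{factor} of a word or sequence is a block of consecutive entries. An \emph{assignment} $a$ gives each variable $v$ a value $a_v$; when it is clear from the context, a word and its value are denoted by the same symbol.

\section{Finite relatedness and identification minors}\label{sec:criteria}

To treat both signatures at once we work with clones. A \emph{clone} on a nonempty finite set $S$ is a set $\mathcal C$ of operations of positive arity that contains the projections and is closed under composition: if $g\in\mathcal C$ is $K$-ary and $t_1,\dots,t_K\in\mathcal C$ are $d$-ary, then $g(t_1,\dots,t_K)\in\mathcal C$. In particular minors of members of $\mathcal C$ lie in $\mathcal C$. The operations induced by nonempty words on a semigroup form a clone, and so do those induced by possibly empty words on a monoid. A clone is \emph{finitely related} if it is the set of operations preserving some finite set of relations. The operation $f_{i,j}$ does not depend on its $j$th argument; deleting that argument gives a $(K-1)$-ary operation $f'_{i,j}$. Each of $f_{i,j}$, $f'_{i,j}$ is a minor of the other, so one lies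 in $\mathcal C$ if and only if the other does. For $d\ge0$ consider the condition
\begin{itemize}
\item[$(\ast_d)$] every operation of arity $K>d$, $K\ge 2$, all of whose identification minors lie in $\mathcal C$ lies in $\mathcal C$.
\end{itemize}

\begin{lemma}\label{lem:criteria}
Let $\mathcal C$ be a clone on a nonempty finite set $S$.
\begin{enumerate}
\item[(a)] If $\mathcal C$ is finitely related, then $(\ast_d)$ holds for some $d$.
\item[(b)] If $(\ast_d)$ holds for some $d\ge1$, then every operation all of whose $d$-ary minors lie in $\mathcal C$ lies in $\mathcal C$, and $\mathcal C$ is finitely related.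
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let the finite set $\mathcal R$ determine $\mathcal C$, and let $d=\max_{R\in\mathcal R}|R|$, with $d=0$ if $\mathcal R=\emptyset$. Let $f$ have arity $K>d$ and all $f_{i,j}\in\mathcal C$. Take $R\in\mathcal R$ and a matrix with $K$ columns in $R$. As $K>|R|$, two columns, say the $i$th and the $j$th, are equal. Then $f$ and $f_{i,j}$ agree on every row, and $f_{i,j}$ preserves $R$, so the resulting column lies in $R$. Thus $f$ preserves all $R\in\mathcal R$, and $f\in\mathcal C$.

(b) Let $f$ be $K$-ary with all $d$-ary minors in $\mathcal C$. We show $f\in\mathcal C$ by induction on $K$. If $K\le d$, the $d$-ary minor $t(s_1,\dots,s_d)=f(s_1,\dots,s_K)$ lies in $\mathcal C$, and $f(s_1,\dots,s_K)=t(s_1,\dots,s_K,s_1,\dots,s_1)$ is a minor of $t$. If $K>d$, every $d$-ary minor of $f'_{i,j}$ is a $d$-ary minor of $f$, so $f'_{i,j}\in\mathcal C$ by induction; hence all $f_{i,j}$ lie in $\mathcal C$, and $(\ast_d)$ gives $f\in\mathcal C$.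

Now let $R_d=\{(t(s))_{s\in S^d}: t\in\mathcal C\ d\text{-ary}\}$, a relation of arity $|S|^d$. Applying an operation $g$ row by row to the columns given by $t_1,\dots,t_K$ yields the column given by $g(t_1,\dots,t_K)$. So members of $\mathcal C$ preserve $R_d$. Conversely, if $f$ preserves $R_d$, take for the $t_j$ projections: all $d$-ary minors of $f$ lie in $\mathcal C$, and so $f\in\mathcal C$. Hence $\{R_d\}$ determines $\mathcal C$.
\end{proof}

\section{The semigroups $T_1$ and $T_2$}\label{sec:two}

On $T_1$ there is exactly one operation of each arity, and it is a term operation; take $\mathcal R=\emptyset$. Let $T_2=\{1,\tau,\kappa_1,\kappa_2\}$, where $\tau$ is the transposition and $\kappa_i$ is the constant map with value $i$. Then $\tau^2=1$, $\tau\kappa_1=\kappa_2$ and $\tau\kappa_2=\kappa_1$. A product is decided by its leftmost constant factor and the parity of the number of factors $\tau$ before it. This suggests what to record about a word.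

A \emph{profile} on a finite set of variables consists of a subset $C$, a linear order $<$ on $C$, and elements $p(x,y)\in\mathbb Z_2$ for $x<y$ in $C$ and $p(x,\infty)\in\mathbb Z_2$ for $x\in C$. Its \emph{restriction} to a set $J$ of variables keeps $C\cap J$ and the order and parities involving only letters of $J$. The \emph{profile of a word} $w$ is given by: $C$ is the set of letters occurring in $w$; $<$ is the order of first occurrences; $p(x,y)$ is the parity of the number of $x$'s before the first $y$; and $p(x,\infty)$ is the parity of the number of $x$'s in $w$. For example, $xyx$ has $x<y$, $p(x,y)=1$, $p(x,\infty)=0$, $p(y,\infty)=1$. The \emph{support} of a tuple over $T_2$ is the set of places where its entry is not $1$.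

\begin{lemma}\label{lem:profile}
Let $w$ be a word with profile $(C,<,p)$.
\begin{enumerate}
\item[(a)] The value $w(a)$ is determined by $a$ and the restriction of the profile to the support of $a$.
\item[(b)] The profile is read off from values at tuples with support of size at most $2$, as follows (all entries not mentioned are $1$):
\begin{itemize}
\item $y\in C$ if and only if $a_y=\kappa_1$ gives a constant map;
\item for distinct $x,y\in C$: $x<y$ if and only if $a_x=\kappa_1$, $a_y=\kappa_2$ gives $\kappa_1$;
\item for $x<y$ in $C$: $p(x,y)=0$ if and only if $a_x=\tau$, $a_y=\kappa_1$ gives $\kappa_1$;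
\item for $x\in C$: $p(x,\infty)=0$ if and only if $a_x=\tau$ gives $1$.
\end{itemize}
\item[(c)] Every profile with $C\ne\emptyset$ is the profile of a nonempty word.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Suppose some letter of $C$ has a constant value, and let $y$ be the $<$-least such letter. The prefix of $w$ before the first $y$ contains only letters $x<y$, and these have values $1$ or $\tau$. Since $a_y$ is a left zero, $w(a)=\tau^sa_y$ with $s=\sum p(x,y)$, summed over $x<y$ with $a_x=\tau$. If no letter of $C$ has a constant value, $w(a)=\tau^s$ with $s=\sum p(x,\infty)$, summed over $x\in C$ with $a_x=\tau$. Only letters in the support of $a$ enter these formulas.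

(b) By the formulas, the values at the four tuples are: $\kappa_1$ if $y\in C$ and $1$ if not; $\kappa_1$ if $x<y$ and $\kappa_2$ if $y<x$; $\tau^{p(x,y)}\kappa_1$; and $\tau^{p(x,\infty)}$.

(c) Let $C=\{y_1<\dots<y_m\}$ and put $y_{m+1}=\infty$. Consider $w=y_1w_1y_2w_2\cdots y_mw_m$ with $w_j=y_1^{e_{1j}}\cdots y_j^{e_{jj}}$ and $e_{ij}\in\{0,1\}$. It has the required $C$ and $<$. The prefix $y_1w_1\cdots y_jw_j$ is the part before the first $y_{j+1}$ (the whole word if $j=m$). Once $w_1,\dots,w_{j-1}$ are chosen, choose $e_{ij}$ so that the number of $y_i$'s in this prefix has parity $p(y_i,y_{j+1})$, for each $i\le j$.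
\end{proof}

By (a) and (b), two term operations of the same arity that agree at all tuples with support of size at most $2$ are equal.

\begin{proposition}\label{prop:T2}
Let $K\ge5$ and let all identification minors of $f\colon T_2^K\to T_2$ be term operations. Then $f$ is a term operation.
\end{proposition}

\begin{proof}
Define $C$, $<$ and $p$ on the variables $x_1,\dots,x_K$ by applying the four rules of Lemma~\ref{lem:profile}(b) to the values of $f$. We must show that this is a profile with $C\ne\emptyset$ and that a word with this profile induces $f$.

Let $J$ be a set of three places. As $K\ge5$, there are places $i\ne j$ outside $J$; let $u_J$ be a word inducing $f_{i,j}$. A tuple with support in $J$ has entry $1$ in both places $i$ and $j$, so there $f$ agrees with $u_J$. Hence the rules give the same result for $f$ and for $u_J$ on $J$: the restriction of $(C,<,p)$ to $J$ is the restriction of the profile of $u_J$. In particular $<$ is a linear order on $C\cap J$ for every $J$. The axioms of a linear order involve at most three elements, so $<$ is a linear order on $C$.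

Suppose $C=\emptyset$. For a place $y\notin\{1,2\}$, at the tuple with $\kappa_1$ in place $y$ and $1$ elsewhere $f_{1,2}$ agrees with $f$, whose value there is not constant. So a word inducing $f_{1,2}$ contains only $x_1,x_2$. In the same way a word inducing $f_{3,4}$ contains only $x_3,x_4$. At the tuple with $\kappa_1$ in places $3,4$ and $1$ elsewhere, $f$ agrees with both minors; the first word gives $1$, and the second, being nonempty, gives $\kappa_1$. This is a contradiction.

Let $w$ be a word with profile $(C,<,p)$, from Lemma~\ref{lem:profile}(c). If $b$ has support in a three-element set $J$, then $f(b)=u_J(b)=w(b)$ by Lemma~\ref{lem:profile}(a), because the profiles of $u_J$ and $w$ have the same restriction to $J$. Now let $a\in T_2^K$ be arbitrary. As $K>4=|T_2|$, we have $a_i=a_j$ for some $i\ne j$. The $(K-1)$-ary term operations $f'_{i,j}$ and $w'_{i,j}$ agree at tuples with support of size at most $2$, since these correspond to $K$-tuples with support of size at most $3$. Hence they are equal, and $f(a)=f_{i,j}(a)=w_{i,j}(a)=w(a)$.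
\end{proof}

Proposition~\ref{prop:T2} is condition $(\ast_4)$, and Lemma~\ref{lem:criteria}(b) with $d=4$ proves Theorem~\ref{thm:small}.

\section{Products of arcs and a cyclic obstruction}\label{sec:arcs}

From now on $n\ge3$.

\subsection{Arcs}
For $m\ne i$ in $[n]$ let $(m\to i)$ be the map sending $m$ to $i$ and fixing all other points. We call it an \emph{arc} with \emph{hole} $m$ and \emph{target} $i$. It is idempotent, its image is $[n]\setminus\{m\}$, and its only kernel class with more than one point, the \emph{nontrivial} class, is $\{m,i\}$. Every idempotent of rank $n-1$ is an arc, because an idempotent fixes its image pointwise. Conjugation relabels arcs: $(m\to i)^\sigma=(\sigma m\to\sigma i)$. A sequence of arcs $(m_1\to i_1),\dots,(m_s\to i_s)$ is \emph{good} if $m_{t+1}\in\{m_t,i_t\}$ for all $t<s$: read from left to right, the hole either stays or moves to the target of the arc just read.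

\begin{lemma}\label{lem:arcs}
A product $(m_1\to i_1)\cdots(m_s\to i_s)$, $s\ge1$, has rank $n-1$ if and only if the sequence of arcs is good. In that case its nontrivial kernel class is $\{m_s,i_s\}$.
\end{lemma}

\begin{proof}
Let $P_t=(m_t\to i_t)\cdots(m_s\to i_s)$. The map $P_s$ has rank $n-1$. If $P_{t+1}$ has rank $n-1$, its image is $[n]\setminus\{m_{t+1}\}$, the image of its leftmost factor; so $P_t$ has rank $n-1$ if and only if $(m_t\to i_t)$ is injective on $[n]\setminus\{m_{t+1}\}$, that is, if and only if $m_{t+1}\in\{m_t,i_t\}$. If $P_{t+1}$ has smaller rank, so has $P_t$. This gives the first claim by induction from the right. The kernel of $P_1$ contains that of $P_s$, and they are equal when the ranks are.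
\end{proof}

We fix the notation
\[
\varepsilon=\varepsilon_2=(1\to2),\qquad \varepsilon_3=(1\to3),\qquad \zeta=(1\,2\,3)\colon\ 1\mapsto2\mapsto3\mapsto1 .
\]

\begin{example}[an order test in $T_3$]\label{ex:order}
Write $s\in T_3$ as $[s(1),s(2),s(3)]$. Let $h=\zeta$, $y=\varepsilon$, $x=\varepsilon_3$, so that $hyh^2=\zeta\varepsilon\zeta^{-1}=(2\to3)$. Then
\[
xy\,hyh^2=(1\to3)(1\to2)(2\to3)=[2,3,3],\qquad
yx\,hyh^2=(1\to2)(1\to3)(2\to3)=[3,3,3].
\]
In both products the hole has to move from $1$ to $2$, and it can do so only directly after an arc with target $2$. For $x=\varepsilon_2$ both words give $(1\to2)(2\to3)$, of rank $2$. So the first word has rank $2$ for both values $\varepsilon_2,\varepsilon_3$ of $x$, and the second does not. A letter that is given both values cannot be the one after which the hole moves: the last arc with hole $1$ has to come from $y$.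
\end{example}

\subsection{The tests}
Let $k\ge3$, with indices in $\mathbb Z_k=\{0,\dots,k-1\}$. We use variables $x_i,z_i$ ($i\in\mathbb Z_k$) and finitely many further variables, the \emph{hub variables}; they play the role of $h$ above and supply permutations, which the signature does not contain as constants. Fix permutations as values of the hub variables. With these hub values, the \emph{test assignments} are, for $i\in\mathbb Z_k$ and $\beta\in\{2,3\}$,
\begin{itemize}
\item $a^{(i)}$: $z_i=\varepsilon$, all other $x$'s and $z$'s equal to $1$;
\item $a^{(i,\beta)}$: $z_i=\varepsilon$, $x_{i-1}=\varepsilon$, $x_i=\varepsilon_\beta$, all other $x$'s and $z$'s equal to $1$.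
\end{itemize}
An operation $f$ in these variables \emph{passes test $i$} if
\begin{itemize}
\item[(V1)] $f(a^{(i)})$ has rank $n-1$ and nontrivial kernel class $\{1,3\}$;
\item[(V2)] for $\beta=2,3$, the map $f(a^{(i,\beta)})$ has rank $n-1$ and its nontrivial kernel class contains $2$.
\end{itemize}
By Lemma~\ref{lem:arcs} the kernel class records the last arc. So (V1) says that the point $2$ is not involved after the last $z_i$, and (V2) says that it is involved at the end. The letters $x_{i-1},x_i$ have to carry the hole there, and as in Example~\ref{ex:order} the decisive arc must come from $x_{i-1}$.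

\begin{example}[passing all tests but one]\label{ex:naive}
Take one hub variable $h$ with value $\zeta$; the smallest case is $n=k=3$, but the computation is the same for all $n,k\ge3$. For $q\in\mathbb Z_k$ let
\[
U^\circ_q=x_{q-1}x_{q-2}\cdots x_{q+1}x_q,\qquad
w^\circ_q=(z_0h)^3(z_1h)^3\cdots(z_{k-1}h)^3\;U^\circ_q\;h\,U^\circ_q\,h^2 .
\]
In $U^\circ_q$ the letter $x_i$ precedes $x_{i-1}$ for all $i\neq q$, while $x_{q-1}$ precedes $x_q$. Since $\zeta^3=1$, the factor $(z_jh)^3$ has value $1$ if $z_j=1$, and value $\varepsilon\,\varepsilon^{\zeta}\varepsilon^{\zeta^2}=(1\to2)(2\to3)(3\to1)$ if $z_j=\varepsilon$. At $a^{(i)}$ this product is the value of $w^\circ_q$; the sequence is good, in $T_3$ the product is $[2,3,2]$, and (V1) holds. At $a^{(i,\beta)}$ with $i\ne q$ we have $U^\circ_q=\varepsilon_\beta\varepsilon$ and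
\[
w^\circ_q=(1\to2)(2\to3)(3\to1)\cdot(1\to\beta)(1\to2)\cdot(2\to\zeta\beta)(2\to3).
\]
This sequence is good and ends with hole $2$, so (V2) holds. At $a^{(q,3)}$ we have $U^\circ_q=\varepsilon\varepsilon_3$, the arc $(1\to3)$ is followed by $(2\to3)$, and the rank drops. So $w^\circ_q$ passes test $i$ exactly for $i\ne q$.
\end{example}

\begin{proposition}\label{prop:obstruction}
Whatever permutations are fixed as hub values, no word, empty or not, passes test $i$ for all $i\in\mathbb Z_k$.
\end{proposition}

\begin{proof}
Suppose $w$ does. We first move the permutations to the right end. For an occurrence $o$ of a letter $x_j$ or $z_j$ in $w$, let $\pi_o\in S_n$ be the product of the values of the hub letters to the left of $o$, and let $\pi_{\mathrm{end}}$ be the product of the values of all hub letters of $w$. These do not depend on the test assignment. Let $a$ be a test assignment, let $o^1,\dots,o^s$ be, in order, the occurrences of the $x$'s and $z$'s with value $\ne1$, let $b_1,\dots,b_s$ be their values, and put $\pi_r=\pi_{o^r}$. Then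
\[
w(a)=\pi_1b_1\,(\pi_1^{-1}\pi_2)\,b_2\cdots b_s\,(\pi_s^{-1}\pi_{\mathrm{end}})=b_1^{\pi_1}b_2^{\pi_2}\cdots b_s^{\pi_s}\,\pi_{\mathrm{end}} .
\]
Each $b_r$ is an arc with hole $1$, so $b_r^{\pi_r}$ is an arc with hole $\pi_r(1)$. We call $\pi_o(1)$ the \emph{hole of $o$}. Put $\eta=\pi_{\mathrm{end}}(2)$. Since $w(a)$ has rank $n-1$, the arc sequence is nonempty and good by Lemma~\ref{lem:arcs}, and $2$ lies in the nontrivial kernel class of $w(a)$ if and only if $\eta$ is the hole or the target of the last arc.

Fix $i$. By (V1) the letter $z_i$ occurs in $w$, and its last occurrence $o$ gives an arc $(u\to v)$ with $\eta\notin\{u,v\}$, because $2\notin\{1,3\}$. The same arc arises from $o$ at $a^{(i,\beta)}$. Let $o_1,\dots,o_m$ be the occurrences of $x_{i-1}$ and $x_i$ after $o$; at $a^{(i,\beta)}$ they give the arcs following $(u\to v)$. We have $m\ge1$, for otherwise $(u\to v)$ is the last arc and (V2) gives $\eta\in\{u,v\}$. By goodness the hole of $o_1$ lies in $\{u,v\}$, so it differs from $\eta$. Let $t$ be maximal such that the hole of $o_t$ differs from $\eta$; it does not depend on $\beta$.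

Suppose $o_t$ is an occurrence of $x_i$, and put $\pi=\pi_{o_t}$. Its arc is $(\pi(1)\to\pi(\beta))$. If $t<m$, the next hole is $\eta$, and goodness gives $\eta\in\{\pi(1),\pi(\beta)\}$. If $t=m$, the kernel condition in (V2) gives the same. As $\pi(1)\ne\eta$, we get $\pi(2)=\eta=\pi(3)$, which is impossible. So $o_t$ is an occurrence of $x_{i-1}$.

For each $j$ let $\lambda_j$ be the position in $w$ of the last occurrence of $x_j$ with hole $\ne\eta$, and $\lambda_j=-\infty$ if there is none. Then $\lambda_{i-1}$ is at least the position of $o_t$. An occurrence of $x_i$ with hole $\ne\eta$ lies before $o$ or among $o_1,\dots,o_{t-1}$, so $\lambda_i$ is smaller than the position of $o_t$. Thus $\lambda_i<\lambda_{i-1}$. Since $\eta$ and the $\lambda_j$ do not depend on $i$, we obtain $\lambda_0>\lambda_1>\dots>\lambda_{k-1}>\lambda_0$, a contradiction.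
\end{proof}

The hypothesis $n\ge3$ is used through the two targets $\beta=2,3$; in $T_2$ there is only one arc with hole $1$. Condition (V1) is what makes the hole differ from $\eta$ at some moment: with $h=\zeta$, the word $hx_0x_1\cdots x_{k-1}h^2$ produces only arcs with hole $2$ and satisfies (V2) for all $i$.

\subsection{Gluing}
We want an operation that passes all tests and is glued together from words $w_q$ passing the tests $i\ne q$. The following lemma lists what is needed.

\begin{lemma}\label{lem:glue}
Let $w_q$ $(q\in\mathbb Z_k)$ be nonempty words in $K$ variables and let $\mathcal E_q\subseteq T_n^K$ satisfy: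
\begin{itemize}
\item[(G1)] the sets $\mathcal E_q$ are pairwise disjoint;
\item[(G2)] $w_q(a)=w_{q'}(a)$ whenever $a\notin\mathcal E_q\cup\mathcal E_{q'}$;
\item[(G3)] for any variables $v\ne v'$ there is $q$ such that $a_v\ne a_{v'}$ for all $a\in\mathcal E_q$.
\end{itemize}
Then $f(a)=w_q(a)$, for any $q$ with $a\notin\mathcal E_q$, defines an operation all of whose identification minors are term operations.
\end{lemma}

\begin{proof}
By (G1) such a $q$ exists, and by (G2) the value does not depend on it. Given $v\ne v'$, take $q$ as in (G3). For any $a$ let $a'$ arise from $a$ by replacing $a_{v'}$ with $a_v$. Then $a'\notin\mathcal E_q$, so $f_{v,v'}(a)=f(a')=w_q(a')$. Thus $f_{v,v'}$ is induced by $w_q$ with $v'$ replaced by $v$.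
\end{proof}

The words $w^\circ_q$ cannot be glued. By (G1) and (G2), at each assignment all words but at most one must agree. Let $h\in\{1,\zeta\}$, let $x_0,x_1,x_2$ be three distinct constant maps, and let all other letters be $1$. Then $w^\circ_1,w^\circ_2,w^\circ_3$ take the three different values $x_0,x_1,x_2$. We repair this in two ways, depending on the hub values.

If the hub values supply enough permutations, we use a common prefix $P$ of all $w_q$ that \emph{collapses}, that is, takes a constant value, at every assignment where the words could disagree in an uncontrolled way. As constants are left zeros, then $w_q=P$ for all $q$. The prefix must keep rank $n-1$ at the test assignments. If the hub values supply too few permutations, collapsing cannot be forced: when all hub values are $1$ and all other values are $1$ or arcs with hole $1$, every word has rank at least $n-1$ by Lemma~\ref{lem:arcs}. In this case we make the part of $w_q$ after $P$ independent of $q$. For this to cover all assignments there must be no intermediate case, and the next section achieves that.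

\section{Hub words}\label{sec:hub}

\subsection{Idempotent powers and universal words}
Put $M=n!$. For $s\in T_n$ the power $s^M$ is idempotent: for each point $x$, the point $s^M(x)$ lies on a cycle of $s$ since $M\ge n-1$, and $s^M$ fixes the points on cycles since their lengths divide $M$. Thus $s^M=1$ if $s$ is a permutation, and $s^M$ is an idempotent different from $1$ if $s$ is singular. An idempotent is determined by its image and kernel: it fixes its image pointwise, so each kernel class contains exactly one image point, to which it is sent.

A word in letters $y_1,\dots,y_m$ is \emph{universal} if it contains every word of length at most $n^n$ in these letters as a factor; the concatenation of all such words is an example.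

\begin{lemma}\label{lem:universal}
Let $W$ be the value of a universal word in $y_1,\dots,y_m$ at $s_1,\dots,s_m\in T_n$, and let $H$ be the subsemigroup generated by $s_1,\dots,s_m$.
\begin{enumerate}
\item[(a)] $W$ has the least rank occurring in $H$.
\item[(b)] For $u\in H$, the element $(WuW)^M$ does not depend on $u$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) In a shortest word with a given value in $H$ the prefixes have distinct values, so its length is at most $|H|\le n^n$. Hence every element of $H$ is the value of a factor of the universal word, and its rank is at least that of $W\in H$.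

(b) The idempotent $(WuW)^M$ lies in $H$, so its rank is at least that of $W$. Its image is contained in $\operatorname{im}W$ and its kernel contains $\ker W$. So its image and kernel are those of $W$, and they determine it.
\end{proof}

Let $e\in T_n$ be idempotent with image $\Omega$. Then $eT_ne$ is a monoid with identity $e$, and restriction to $\Omega$ is an isomorphism onto the full transformation monoid of $\Omega$: an element $s=ese$ maps into $\Omega$ and is determined by $s|_\Omega$ since $s=se$, and a map $\varphi\colon\Omega\to\Omega$ is the restriction of $\varphi\circ e$. We identify elements of $eT_ne$ with maps on $\Omega$. If $s\in eT_ne$ is a permutation of $\Omega$, then $s^M=e$ and $s^{M-1}$ is its inverse.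

\subsection{The dichotomy}
The hub variables are $h_1$ if $n=3$, and $h_1,h_2$ if $n\ge4$. Their values may be singular, so we first extract permutations from them. Let $\omega$ be a universal word in the hub variables, and put
\[
E=\omega^M,\qquad H_i=Eh_iE .
\]
Fix hub values, let $H$ be the subsemigroup they generate, and let $\Omega=\operatorname{im}E$. The idempotent $E$ lies in $H$ and has rank at most that of $\omega$, so it has the least rank in $H$ by Lemma~\ref{lem:universal}(a). The element $H_i$ lies in $H$ and in $ET_nE$, so its rank is $|\Omega|$: it is a permutation of $\Omega$. Moreover $E=1$ if and only if all hub values are permutations, since every hub variable occurs in $\omega$.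

We use the following standard facts. For $n\ge5$ the group $A_n$ is simple, equals its commutator subgroup, and is generated by two elements. For $n\ge5$, $n\ne6$, every automorphism of $A_n$ is conjugation by an element of $S_n$. The group $A_n$ is the only subgroup of index $2$ in $S_n$, and $S_n$ has trivial center for $n\ge3$. The group $A_n$ is transitive on $2$-element subsets of $[n]$ for $n\ge3$, and for $n\ge4$ it is \emph{$2$-transitive}, that is, transitive on ordered pairs of distinct points. We write $[s,t]=sts^{-1}t^{-1}$ and $V_4=\{1,(1\,2)(3\,4),(1\,3)(2\,4),(1\,4)(2\,3)\}$.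

Let
\[
g=\zeta\ \text{ if } n\ne4,\qquad g=(1\,2)(3\,4)\ \text{ if } n=4 .
\]
In all cases $g\in A_n$ and $g(1)=2$, so $g$ can take over the role that $h$ has in the last part $hU^\circ_qh^2$ of $w^\circ_q$. The next lemma provides words that evaluate either to a faithful copy of $A_n$, or so that $g$ becomes trivial. We work with $A_n$ because the proof rests on its having few quotients.

\begin{lemma}\label{lem:hub}
There are words $\Gamma_\sigma$ $(\sigma\in A_n)$, each a nonempty product of the words $H_i$ and $E$, so that their values are permutations of $\Omega$, with the following properties.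
\begin{enumerate}
\item[(a)] Every hub assignment is of exactly one of two kinds: \emph{nonrigid}, meaning $\Gamma_g=E$; or \emph{rigid}, meaning that $E=1$ and there is $\theta\in\operatorname{Aut}(A_n)$ with $\Gamma_\sigma=\theta(\sigma)$ for all $\sigma\in A_n$.
\item[(b)] If $n\ne6$, then $\theta$ is conjugation by an element of $S_n$.
\item[(c)] There is a hub assignment with values in $A_n$, the \emph{base} assignment, with $E=1$ and $\Gamma_\sigma=\sigma$ for all $\sigma$.
\item[(d)] If $n\ge4$ and $h_1,h_2$ have the same value, the assignment is nonrigid.
\end{enumerate}
\end{lemma}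

\begin{proof}
Inverses are written as $(M-1)$st powers and empty products as $E$. The two kinds exclude each other since $\theta(g)\ne1$.

\emph{Case $n=3$.} Here $A_3=\{1,\zeta,\zeta^2\}$. Let $t=H_1^4$ and $\Gamma_{\zeta^s}=t^s$ for $s=0,1,2$; thus $\Gamma_g=t$. As $|\Omega|\le3$, the permutation $H_1$ has order $1$, $2$ or $3$. In the first two cases $t=E$. In the third, $|\Omega|=3$, $E=1$ and $t=H_1=\zeta^{\pm1}$, and $\zeta^s\mapsto t^s$ is conjugation by $1$ or by a transposition. The base assignment is $h_1=\zeta$.

\emph{Case $n=4$.} The group $V_4$ is normal in $S_4$, and $A_4=\langle\zeta\rangle V_4$ with $A_4/V_4$ of order $3$. A $3$-cycle $t$ has centralizer $\langle t\rangle$ in $S_4$, so conjugation by $t$ fixes none of the three elements of $V_4\setminus\{1\}$ and permutes them cyclically. Let $t_i=H_i^4$ and $\delta=[t_1,t_2]$. As $H_i$ has order at most $4$, each $t_i$ is $E$ or a $3$-cycle, and $t_i=H_i$ in the latter case. If $\delta\ne E$, then $t_1,t_2$ are noncommuting $3$-cycles. This forces $|\Omega|=4$, so $E=1$, and $\delta\in V_4\setminus\{1\}$ because $A_4/V_4$ is abelian.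

The base assignment is $h_1=\zeta$, $h_2=(1\,2\,4)$; there $t_i=h_i$, and $\delta$ has a value $\delta_0\in V_4\setminus\{1\}$. Each $\sigma\in A_4$ has a unique form $\zeta^a$ or $\zeta^a\cdot\zeta^b\delta_0\zeta^{-b}$ with $a,b\in\{0,1,2\}$. Let $\Gamma_\sigma$ be $t_1^a$ or $t_1^a\cdot t_1^b\delta t_1^{-b}$, respectively; then (c) holds. Since $g\in V_4\setminus\{1\}$, we have $\Gamma_g=t_1^b\delta t_1^{-b}$ for some $b$, so $\Gamma_g=E$ if and only if $\delta=E$. Let $\delta\ne E$. Choose $\rho\in S_4$ with $\zeta^\rho=t_1$. Then $\delta_0^\rho\in V_4\setminus\{1\}$, and replacing $\rho$ by a suitable $t_1^j\rho$ we obtain $\delta_0^\rho=\delta$ while keeping $\zeta^\rho=t_1$. Then $\Gamma_\sigma=\sigma^\rho$ for all $\sigma$. If $h_1=h_2$, then $t_1=t_2$ and $\delta=E$.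

\emph{Case $n\ge5$.} Let $F$ be the free group on $y_1,y_2$, let $\varphi_0\colon F\to A_n$ be a surjective homomorphism, and let $N_0=\ker\varphi_0$. We look for elements of $F$ with prescribed image under $\varphi_0$ that are killed by every homomorphism to $S_n$ with a different kernel.

Let $\varphi\colon F\to S_n$ have $\ker\varphi\ne N_0$. The normal subgroup $\varphi_0(\ker\varphi)$ of $A_n$ is $1$ or $A_n$. If it is $1$, then $\ker\varphi$ is properly contained in $N_0$, so $|\varphi(F)|=\frac{n!}{2}\,[N_0:\ker\varphi]$ with $[N_0:\ker\varphi]\ge2$. Hence $\varphi(F)=S_n$, and $\varphi(N_0)$ is a normal subgroup of order $2$ of $S_n$. Such a subgroup is central, which is impossible. So $\varphi_0(\ker\varphi)=A_n$. If $N_1,N_2$ are normal subgroups of $F$ with $\varphi_0(N_1)=\varphi_0(N_2)=A_n$, then $[N_1,N_2]\subseteq N_1\cap N_2$, so $\varphi_0(N_1\cap N_2)\supseteq[A_n,A_n]=A_n$. There are only $(n!)^2$ homomorphisms $F\to S_n$. By induction, $\varphi_0$ maps the intersection $N$ of all kernels $\ker\varphi\ne N_0$ onto $A_n$. Choose $\gamma_\sigma\in N$ with $\varphi_0(\gamma_\sigma)=\sigma$, and let $\Gamma_\sigma$ arise from a group word for $\gamma_\sigma$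 by substituting $H_i$ for $y_i$.

A hub assignment defines $\varphi\colon F\to\operatorname{Sym}(\Omega)\subseteq S_n$ by $y_i\mapsto H_i|_\Omega$, where permutations of $\Omega$ are extended by fixing the other points; and $\Gamma_\sigma$ acts on $\Omega$ as $\varphi(\gamma_\sigma)$. If $\ker\varphi\ne N_0$, then $\Gamma_\sigma=E$ for all $\sigma$, and the assignment is nonrigid. If $\ker\varphi=N_0$, then $|\varphi(F)|=n!/2>(n-1)!$, so $|\Omega|=n$, $E=1$ and $\varphi(F)=A_n$. Two surjections onto $A_n$ with the same kernel differ by an automorphism, $\varphi=\theta\varphi_0$, and $\Gamma_\sigma=\theta(\sigma)$. Part (b) is one of the facts recalled above. The base assignment is $h_i=\varphi_0(y_i)$, where $E=1$ and $\varphi=\varphi_0$. If $h_1=h_2$, then $\varphi(F)$ is cyclic, so $\ker\varphi\ne N_0$.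
\end{proof}

\begin{remark}
For $n=4$ the choice $g=\zeta$ is impossible. Apply to the base values the homomorphism $A_4\to\langle\zeta\rangle$ with kernel $V_4$ that fixes $\zeta$. A word with value $\zeta$ at the base assignment still has value $\zeta\ne1=E$, but the new hub values generate a group of order $3$, so the assignment is not rigid either.
\end{remark}

For $n=6$ the automorphism $\theta$ is not covered by (b). The following substitute suffices; $\operatorname{Stab}(i)$ is the stabilizer of $i$ in $A_6$, a copy of $A_5$ of order $60$.

\begin{lemma}\label{lem:six}
If $\theta\in\operatorname{Aut}(A_6)$ is not conjugation by an element of $S_6$, then $L=\theta(\operatorname{Stab}(1))$ is $2$-transitive on $[6]$.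
\end{lemma}

\begin{proof}
Suppose $L$ is a point stabilizer. The six point stabilizers are distinct and form a conjugacy class of subgroups, so $\theta$ permutes them: $\theta(\operatorname{Stab}(i))=\operatorname{Stab}(\rho i)$ with $\rho\in S_6$. For $\alpha\in A_6$,
\[
\operatorname{Stab}(\theta(\alpha)\rho i)=\theta\bigl(\alpha\operatorname{Stab}(i)\alpha^{-1}\bigr)=\theta(\operatorname{Stab}(\alpha i))=\operatorname{Stab}(\rho\alpha i)
\]
for all $i$, so $\theta(\alpha)=\rho\alpha\rho^{-1}$, contrary to the hypothesis. Hence $L$, having order $60$, fixes no point. An orbit of size $m\in\{2,3,4\}$ would give a nontrivial, hence injective, homomorphism from the simple group $L$ to $S_m$, and $60>4!$. So all orbits have size $5$ or $6$, and $L$ is transitive. A point stabilizer in $L$ has order $10$ and contains an element of order $5$, which is a $5$-cycle on the other five points. So $L$ is $2$-transitive.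
\end{proof}

\section{Walks and collapsing}\label{sec:walks}

With a rigid hub we can conjugate by all elements of $A_n$. We now decide how the prefix $P$ should collapse. The letters $x_j$ take both values $\varepsilon_2,\varepsilon_3$ in the tests, so by themselves they cannot move the hole: if $\varepsilon_\beta^\sigma$ is followed by an arc with hole $m$ for both $\beta$, then $m\in\{\sigma1,\sigma2\}\cap\{\sigma1,\sigma3\}=\{\sigma1\}$. The letters $z_i$ take only the value $\varepsilon$ and can move it. So we let the $z$'s govern the collapse. Two different singular $z$'s are to collapse the prefix, although each $z_i=\varepsilon$ alone does not; and a singular $x_j$ is to collapse it unless $z_j$ or $z_{j+1}$ carries the hole for it. This section provides the sequences of conjugates that do this.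

A sequence of arcs \emph{leads from $u$ to $v$} if it is empty and $u=v$, or if it is nonempty and good, its first hole is $u$, and $v$ is the hole or the target of its last arc. By the definition of goodness, a sequence leading from $u$ to $v$ followed by one leading from $v$ to $v'$ leads from $u$ to $v'$. A nonempty sequence of arcs with common hole $u$ leads from $u$ to $u$.

A \emph{walk} is a sequence $\sigma_1,\dots,\sigma_m$ in $A_n$, possibly empty, with $\sigma_{t+1}(1)\in\{\sigma_t(1),\sigma_t(2)\}$ for $t<m$. Since $\varepsilon^\sigma=(\sigma1\to\sigma2)$, this says that $\varepsilon^{\sigma_1},\dots,\varepsilon^{\sigma_m}$ is good. We call $\sigma(1)$ the \emph{hole} of $\sigma$, we say that the walk leads from $u$ to $v$ if these arcs do, and we call it \emph{closed} if it leads from $1$ to $1$. For all $u,v\in[n]$ we fix a walk leading from $u$ to $v$, the \emph{path} from $u$ to $v$. For $u=v$ it is empty. For $u\ne v$ and $n\ge4$ it is a single $\sigma$ with $\sigma(1)=u$, $\sigma(2)=v$. For $n=3$ the arcs $\varepsilon^\sigma$, $\sigma\in A_3$, are $(1\to2),(2\to3),(3\to1)$, and we go around this cycle from $u$ to $v$.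

A \emph{pair walk} on two letters $z,z'$ is a sequence of \emph{items} $(\ell,\sigma)$ with $\ell\in\{z,z'\}$ and $\sigma\in A_n$ such that the $\sigma$'s of the $z$-items form a walk and the $\sigma$'s of the $z'$-items form a walk. It is \emph{closed} if both walks are. Concatenations of closed pair walks are closed pair walks. Every pair walk is a factor of a closed one: if the walk of the letter $\ell$ is $\sigma_1,\dots,\sigma_m$ with $m\ge1$, it leads from $\sigma_1(1)$ to $\sigma_m(1)$, and we add $\ell$-items along the path from $1$ to $\sigma_1(1)$ at the far left and along the path from $\sigma_m(1)$ to $1$ at the far right. For $b,b'\in T_n$ and $\theta\in\operatorname{Aut}(A_n)$, the \emph{$\theta$-value} of a pair walk is the product, in order, of $b^{\theta(\sigma)}$ for the items $(z,\sigma)$ and $b'^{\,\theta(\sigma)}$ for the items $(z',\sigma)$. With $\theta=\mathrm{id}$, no pair walk has value of rank below $n-1$ at $(b,b')=(\varepsilon,1)$ or $(1,\varepsilon)$. At $(\varepsilon,\varepsilon)$ in $T_3$, already the pair walk $(z,1),(z',\zeta^2)$ has the constant value $(1\to2)(3\to1)=[2,2,2]$.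

\begin{lemma}\label{lem:collapse}
Let $b,b'\ne1$ be idempotents of $T_n$ and let $\theta\in\operatorname{Aut}(A_n)$; if $n\ne6$, let $\theta$ be conjugation by an element of $S_n$.
\begin{enumerate}
\item[(a)] Some product $b^{\theta(\sigma_1)}\cdots b^{\theta(\sigma_s)}$ with $1\le s\le n$ and $\sigma_i\in A_n$ has rank $1$.
\item[(b)] Some pair walk of length at most $3n$ has $\theta$-value of rank $1$.
\end{enumerate}
\end{lemma}

The length bounds serve only to let one finite word work for all $b,b',\theta$.

\begin{proof}
We build the products by adding factors on the left and follow the image $Y$ of the product built so far; a new factor $s$ replaces $Y$ by $s(Y)$. If $b(p)=b(d)$ with $p\ne d$, then $b^\pi$ \emph{merges} $\pi p$ and $\pi d$, that is, sends them to the same point.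

(a) The idempotent $b\ne1$ is singular; fix $p\ne d$ with $b(p)=b(d)$. Start with $Y=[n]$. While $|Y|\ge2$, choose $\sigma\in A_n$ with $\theta(\sigma)\{p,d\}\subseteq Y$, by transitivity on $2$-subsets; the factor $b^{\theta(\sigma)}$ decreases $|Y|$. At most $n-1$ factors are needed.

(b) Let first $n=6$ and let $\theta$ not be conjugation by an element of $S_6$. Every sequence in $\operatorname{Stab}(1)$ is a walk, as all holes are $1$. By Lemma~\ref{lem:six} the argument of (a) works with $\sigma\in\operatorname{Stab}(1)$ and gives a pair walk with $z$-items only. In all other cases $\theta$ is conjugation by some $\rho\in S_n$, and $b^{\theta(\sigma)}=\rho\,(\rho^{-1}b\rho)^\sigma\rho^{-1}$. Replacing $b,b'$ by $\rho^{-1}b\rho$ and $\rho^{-1}b'\rho$, we may assume $\theta=\mathrm{id}$.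

\emph{The case $n=3$.} If $b$ or $b'$ has rank $1$, one item suffices. Otherwise $b=(m\to i)$ and $b'=(m'\to i')$ are arcs. Count points modulo $3$, so that $\zeta$ adds $1$. A product of arcs in $T_3$ whose sequence is not good has rank $1$. If $i=m-1$, the items $(z,1),(z,\zeta)$ form a pair walk, as $\zeta(1)=2$, and give the arcs $(m\to m-1),(m+1\to m)$, which are not good since $m+1\notin\{m,m-1\}$. If $i'=m'-1$, use $z'$ in the same way. If $i=m+1$ and $i'=m'+1$, take $(z,1),(z',\sigma')$ with $\sigma'\in A_3$, $\sigma'(m')=m-1$. The arcs are $(m\to m+1),(m-1\to m)$, and $m-1\notin\{m,m+1\}$.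

\emph{The case $n\ge4$.} If the leftmost $z$-item has hole $u$, a $z$-item $\sigma$ may be prepended if and only if $u\in\{\sigma(1),\sigma(2)\}$; we then call it \emph{allowed}, and the new hole is $\sigma(1)$. The same holds for $z'$. An element $\sigma\in A_n$ with two prescribed distinct images exists by $2$-transitivity. An element $\sigma\in A_n$ with $\sigma(r)=u$ and $\{\sigma(p),\sigma(d)\}=\{y,y'\}$, for distinct $r,p,d$ and distinct $u,y,y'$, exists as well: take any such permutation and, if it is odd, compose it with the transposition $(y\,y')$.

\emph{Step 1: $b\ne\varepsilon$.} We use $z$-items only and start with $(z,1)$, so $|Y|\le n-1$. Let $u$ be the current hole and $|Y|\ge2$. We show that at most two allowed items decrease $|Y|$.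

\emph{Case A: $b(p)=b(d)$ for some $p\in\{1,2\}$ and $d\notin\{1,2\}$.} Let $\{p,\bar p\}=\{1,2\}$. If $u\in Y$, take $y\in Y\setminus\{u\}$ and $\sigma(p)=u$, $\sigma(d)=y$. If $u\notin Y$, take $y\ne y'$ in $Y$ and $\sigma(\bar p)=u$, $\{\sigma(p),\sigma(d)\}=\{y,y'\}$. In both cases the item is allowed and $b^\sigma$ merges two points of $Y$.

\emph{Case B: not Case A, and $b(1)=b(2)$.} Then $\{1,2\}$ is a kernel class. If $u\in Y$, take $\sigma(1)=u$ and $\sigma(2)\in Y\setminus\{u\}$; two points of $Y$ merge. Let $u\notin Y$. If $b(p)=b(d)$ for some $p\ne d$ in $\{3,\dots,n\}$, take $\sigma(1)=u$ and $\{\sigma(p),\sigma(d)\}\subseteq Y$; two points merge. Otherwise $b$ is an arc with nontrivial class $\{1,2\}$, and $b=(2\to1)$ because $b\ne\varepsilon$. Take $\sigma(1)=u$ and $\sigma(2)=y\in Y$. Then $b^\sigma=(y\to u)$ replaces $y$ by $u$ in $Y$, the hole is still $u$ and now lies in $Y$, and the next item decreases $|Y|$.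

\emph{Case C: not Case A, and $b(1)\ne b(2)$.} Then $\{1\}$ and $\{2\}$ are kernel classes, so the idempotent $b$ fixes $1$ and $2$, and $b(p)=b(d)$ for some $p\ne d$ in $\{3,\dots,n\}$. If $|Y\setminus\{u\}|\ge2$, take $\sigma(1)=u$ and $\{\sigma(p),\sigma(d)\}\subseteq Y\setminus\{u\}$; two points merge. Otherwise $Y=\{u,y\}$ with $y\ne u$. Take $v\notin\{u,y\}$ and the allowed item with $\sigma(1)=v$, $\sigma(2)=u$. The map $b^\sigma$ fixes $v$ and $u$, and $\{v\},\{u\}$ are kernel classes of it, so it sends $y$ outside $\{u,v\}$. The new $Y$ has two points and does not contain the new hole $v$, so the next item decreases $|Y|$.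

Thus a walk of length at most $1+2(n-2)$ gives rank $1$. If $b'\ne\varepsilon$, the same works with $z'$.

\emph{Step 2: $b=b'=\varepsilon$.} One letter cannot succeed here, by the definition of a walk, but each letter can undo the constraint on the other. Start with $(z,1),(z',1)$; then $Y=[n]\setminus\{1\}$ and both holes are $1$. Suppose both holes equal $p\notin Y$, and let $y\ne y'$ be in $Y$. Prepend successively:
\begin{itemize}
\item a $z$-item with $\sigma(1)=y$, $\sigma(2)=p$: the arc $(y\to p)$ turns $Y$ into $(Y\setminus\{y\})\cup\{p\}$;
\item a $z'$-item with $\sigma(1)=p$, $\sigma(2)=y'$: the arc $(p\to y')$ turns this into $Y\setminus\{y\}$;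
\item a $z'$-item with $\sigma(1)=y$, $\sigma(2)=p$: the arc $(y\to p)$ leaves $Y\setminus\{y\}$ unchanged.
\end{itemize}
Each item is allowed, since the hole of its letter is $p$ when it is added. Now both holes equal $y$, which is not in the new image $Y\setminus\{y\}$. After $n-2$ rounds the rank is $1$, and the length is $2+3(n-2)\le3n$.
\end{proof}

\section{The operation $f$}\label{sec:operation}

\subsection{The words $w_q$}
The variables are $x_i,z_i$ ($i\in\mathbb Z_k$, $k\ge3$) and the hub variables of Section~\ref{sec:hub}; their number is the $K$ of Theorem~\ref{thm:large}. For a letter $\ell$ among the $x$'s and $z$'s and $\sigma\in A_n$ put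
\[
\hat\ell=(E\ell E)^M,\qquad \ell^{[\sigma]}=\Gamma_\sigma\,\hat\ell\,\Gamma_\sigma^{M-1}.
\]
The factors $E$ move the value into the monoid $ET_nE$, where $E$ is the identity and $\Gamma_\sigma$ is invertible. The exponent $M$ makes it idempotent, as Lemma~\ref{lem:collapse} requires. With a rigid hub, $\hat\ell=\ell^M$ and $\ell^{[\sigma]}=\hat\ell^{\,\theta(\sigma)}$; both are $1$ if the value of $\ell$ is a permutation, and otherwise $\hat\ell\ne1$. The prefix is built from three kinds of words.

\begin{itemize}
\item For $0\le i<i'\le k-1$, fix a closed pair walk on $z_i,z_{i'}$ that contains every pair walk on $z_i,z_{i'}$ of length at most $3n$ as a factor (extend each to a closed one and concatenate). Let $B_{ii'}$ be the product of the $\ell^{[\sigma]}$ along its items $(\ell,\sigma)$. It is to collapse when both $z_i$ and $z_{i'}$ are singular.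
\item Fix a sequence $\sigma_1,\dots,\sigma_m$ in $A_n$ containing every sequence of length at most $n$ over $A_n$ as a factor, and put $u_s=\sigma_s(1)$. Let $Z_j(u,v)$ be the product of the $z_j^{[\sigma]}$ along the path from $u$ to $v$, followed by the product of the $z_{j+1}^{[\sigma]}$ along the same path (the empty word if $u=v$). Put
\[
X_j=Z_j(1,u_1)\,x_j^{[\sigma_1]}\,Z_j(u_1,u_2)\,x_j^{[\sigma_2]}\cdots x_j^{[\sigma_m]}\,Z_j(u_m,1).
\]
It is to collapse when $x_j$ is singular and $z_j,z_{j+1}$ are not; in the tests, $z_j$ or $z_{j+1}$ carries the hole from one conjugate of $x_j$ to the next.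
\item Let $C_i=z_i^{[1]}z_i^{[\zeta]}z_i^{[\zeta^2]}$. It replaces $(z_ih)^3$ from Example~\ref{ex:naive} and fixes the last arc for (V1).
\end{itemize}
With products taken in any fixed order, let
\[
P=\prod_{i<i'}B_{ii'}\cdot\prod_jX_j\cdot\prod_iC_i .
\]
For the tail, let $Q$ be obtained from a universal word in $k$ letters by substituting $\hat x_0,\dots,\hat x_{k-1}$, and let
\[
U_q=\hat x_{q-1}\hat x_{q-2}\cdots\hat x_{q+1}\hat x_q,\qquad
D_q=Q\,U_q\,\Gamma_g\,Q\,(QU_qQ)^{M-1}\,\Gamma_g^{M-1},\qquad
w_q=P\,D_q .
\]
As in $w^\circ_q$, the factor $U_q$ stands directly before the place where the hole moves from $1$ to $g(1)=2$. The padding is chosen so that $D_q$ becomes $(QU_qQ)^M$ when $\Gamma_g$ is trivial, and Lemma~\ref{lem:universal}(b) applies.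

For an assignment $a$ let $\operatorname{supp}(a)$ be the set of variables whose value is singular. If the hub is rigid, then $E=1$, so $\operatorname{supp}(a)$ contains no hub variable, and a letter $\ell$ among the $x$'s and $z$'s lies in $\operatorname{supp}(a)$ if and only if $\hat\ell\ne1$. Put
\[
L_q=\{x_{q-1},x_q,z_q\},\qquad \mathcal E_q=\{a:\ \text{the hub is rigid and }\operatorname{supp}(a)=L_q\}.
\]
The sets $L_q$ are distinct, so (G1) holds.

\subsection{The gluing conditions}

\begin{lemma}\label{lem:agree}
If $a\notin\mathcal E_q\cup\mathcal E_{q'}$, then $w_q(a)=w_{q'}(a)$.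
\end{lemma}

\begin{proof}
\emph{Nonrigid hub.} Here $\Gamma_g=E$, which is an identity for the values of $Q$ and $U_q$, so $D_q=(QU_qQ)^M$. By Lemma~\ref{lem:universal}(b), applied to the values of $\hat x_0,\dots,\hat x_{k-1}$, this does not depend on $q$. Neither does $P$.

\emph{Rigid hub.} Now $E=1$ and $\Gamma_\sigma=\theta(\sigma)$, and by Lemma~\ref{lem:hub}(b) Lemma~\ref{lem:collapse} applies to $\theta$. Let $\Sigma=\operatorname{supp}(a)$ and $\gamma=\theta(g)$.

(i) At most one $x_j$ lies in $\Sigma$. If none does, $D_q=\gamma\gamma^{-1}=1$. If $x_j$ does, then $Q$ and $U_q$ both have the idempotent value $e=\hat x_j$, and $D_q=e\gamma e\gamma^{-1}$. In both cases $D_q$ does not depend on $q$.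

(ii) Some $x_j\in\Sigma$ has $z_j,z_{j+1}\notin\Sigma$. Then all $Z_j(u,v)$ have value $1$, and $X_j=\prod_s\hat x_j^{\,\theta(\sigma_s)}$ has a factor of rank $1$ by Lemma~\ref{lem:collapse}(a). So $P$ is a constant map, and $w_r(a)=P(a)$ for all $r$.

(iii) Two letters $z_i,z_{i'}$ with $i<i'$ lie in $\Sigma$. Then $B_{ii'}$ has a factor of rank $1$ by Lemma~\ref{lem:collapse}(b), and again $w_r(a)=P(a)$ for all $r$.

(iv) In the remaining case $\Sigma$ contains at least two $x$'s and at most one $z$, and each $x_j\in\Sigma$ has $z_j$ or $z_{j+1}$ in $\Sigma$. So $\Sigma$ contains exactly one $z_i$, and $x_j\in\Sigma$ implies $j\in\{i-1,i\}$. Hence $\Sigma=L_i$ and $a\in\mathcal E_i$, so $q,q'\ne i$. Then $\hat x_i$ precedes $\hat x_{i-1}$ in both $U_q$ and $U_{q'}$, both have the value $\hat x_i\hat x_{i-1}$, and $D_q(a)=D_{q'}(a)$.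
\end{proof}

\begin{lemma}\label{lem:ident}
For any variables $v\ne v'$ there is $q$ such that $a_v\ne a_{v'}$ for all $a\in\mathcal E_q$.
\end{lemma}

\begin{proof}
If $\{v,v'\}=\{h_1,h_2\}$, any $q$ will do, by Lemma~\ref{lem:hub}(d). Otherwise it suffices to find $q$ such that $L_q$ contains exactly one of $v,v'$: then for $a\in\mathcal E_q$ one of $a_v,a_{v'}$ is singular and the other is not. Note that $z_i\in L_q$ if and only if $q=i$, that $x_m\in L_q$ if and only if $q\in\{m,m+1\}$, and that no hub variable lies in $L_q$. For $z_i$ together with $z_{i'}$ or a hub variable take $q=i$. For $x_m$ and a hub variable take $q=m$. For $x_m$ and $z_i$ take $q\in\{m,m+1\}$ with $q\ne i$. For $x_m$ and $x_{m'}$ with $m\ne m'$, take $q\in\{m,m+1\}\setminus\{m',m'+1\}$. This set is nonempty: otherwise $m=m'+1$ and $m+1=m'$, so $2=0$ in $\mathbb Z_k$, contrary to $k\ge3$.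
\end{proof}

The last case is where $k\ge3$ is needed: for $k=2$ both sets $L_q$ would contain $x_0$ and $x_1$, and identifying these two variables would switch off no test.

Lemmas~\ref{lem:agree} and~\ref{lem:ident} are (G2) and (G3). Let $f$ be the operation given by Lemma~\ref{lem:glue}. All its identification minors are term operations.

\subsection{The tests are passed}
Let the hub have its base values, so that $E=1$ and $\Gamma_\sigma=\sigma$, and take the test assignments of Section~\ref{sec:arcs} with these hub values.

\begin{lemma}\label{lem:tests}
The operation $f$ passes test $i$ for every $i\in\mathbb Z_k$.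
\end{lemma}

\begin{proof}
Let $a$ be $a^{(i)}$ or $a^{(i,\beta)}$. All values of $x$'s and $z$'s are idempotent, so $\hat\ell=\ell$, and $\ell^{[\sigma]}$ is either $1$ or an arc with hole $\sigma(1)$; for $\ell=z_i$ it is $\varepsilon^\sigma$. Omitting the factors $1$, each of the words $B_{jj'},X_j,C_j$ yields a sequence of arcs. We show that each such sequence leads from $1$ to $1$.

The only singular $z$ is $z_i$. If $i\notin\{j,j'\}$, then $B_{jj'}$ yields the empty sequence; otherwise it yields the arcs $\varepsilon^\sigma$ along the closed walk of the $z_i$-items. If $j\notin\{i-1,i\}$, all of $x_j,z_j,z_{j+1}$ have value $1$ and $X_j$ yields the empty sequence. If $j\in\{i-1,i\}$, exactly one of $z_j,z_{j+1}$ is $z_i$, so $Z_j(u,v)$ yields the arcs $\varepsilon^\sigma$ along the path from $u$ to $v$, which lead from $u$ to $v$; and $x_j^{[\sigma_s]}$ yields the empty sequence or one arc with hole $u_s$, which leads from $u_s$ to $u_s$. Concatenating, $X_j$ leads from $1$ to $1$. Finally $C_j$ yields the empty sequence for $j\ne i$, and $C_i$ yields $(1\to2),(2\to3),(3\to1)$. So the arc sequence of $P$ leads from $1$ to $1$; it is nonempty and good, and its last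 arc is $(3\to1)$.

(V1) The assignment $a^{(i)}$ has support $\{z_i\}$ and lies in no $\mathcal E_q$, and $D_q=gg^{-1}=1$. So $f(a^{(i)})=P$ has rank $n-1$ and nontrivial kernel class $\{1,3\}$ by Lemma~\ref{lem:arcs}.

(V2) The assignment $a^{(i,\beta)}$ lies in $\mathcal E_i$, so $f(a^{(i,\beta)})=w_q(a^{(i,\beta)})$ for any $q\ne i$. The part $QU_q$ of $D_q$ yields arcs $\varepsilon,\varepsilon_\beta$, all with hole $1$, and since $q\ne i$ it ends with $\varepsilon_\beta,\varepsilon$. Its last arc is $(1\to2)$, so it leads from $1$ to $2$. The remaining part $g\,Q(QU_qQ)^{M-1}g^{-1}$ yields a nonempty sequence of arcs $\varepsilon^g,\varepsilon_\beta^g$, all with hole $g(1)=2$. So the whole sequence is good and its last arc has hole $2$. Lemma~\ref{lem:arcs} gives (V2).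
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:large} and~\ref{thm:main}]
The operation $f$ has arity $2k+1$ for $n=3$ and $2k+2$ for $n\ge4$, and all its identification minors are term operations. By Lemma~\ref{lem:tests} and Proposition~\ref{prop:obstruction} it is not a term operation. As $k\ge3$ is arbitrary, $(\ast_d)$ fails for every $d$, and $\langle T_n,\circ\rangle$ is not finitely related by Lemma~\ref{lem:criteria}(a). This proves Theorem~\ref{thm:large}, and with Theorem~\ref{thm:small} we obtain Theorem~\ref{thm:main}.
\end{proof}

\section{The identity as a constant, and the monoid $A_n\cup(T_n\setminus S_n)$}\label{sec:monoid}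

\begin{proof}[Proof of Theorem~\ref{thm:monoid}]
Let $n\ge3$. The set $A_n\cup(T_n\setminus S_n)$ contains $\mathrm{id}$ and is closed under composition, since a product of even permutations is even and a product with a singular factor is singular. Let $S$ be this monoid or $T_n$. Each value $f(a)$ with $a\in S^K$ is the value of a word $w_q$, so $f$ restricts to an operation $f|_S$ on $S$. Each identification minor of $f|_S$ is induced by the nonempty word that induces the corresponding minor of $f$, so it is a term operation in both signatures. The test assignments take values in $S$: the base hub values lie in $A_n$ by Lemma~\ref{lem:hub}(c), and the other values are $1$, $\varepsilon_2$, $\varepsilon_3$. So $f|_S$ passes all tests, and by Proposition~\ref{prop:obstruction} no word, empty or not, induces it. By Lemma~\ref{lem:criteria}(a), neither $\langle S,\circ\rangle$ nor $\langle S,\circ,\mathrm{id}\rangle$ is finitely related.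

For $n=1$ every operation is again a term operation. For $n=2$, parts (a) and (b) of Lemma~\ref{lem:profile} hold for the empty word, whose profile has $C=\emptyset$ and whose value is $1=\tau^0$, and now every profile is the profile of a word. The proof of Proposition~\ref{prop:T2} applies to possibly empty words with the paragraph on $C=\emptyset$ omitted; nonemptiness was used only there. So $(\ast_4)$ holds for the clone of $\langle T_2,\circ,\mathrm{id}\rangle$, which is finitely related by Lemma~\ref{lem:criteria}(b).
\end{proof}

\begin{thebibliography}{9}

\bibitem{FRS}
\emph{On Finitely Related Semigroups},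
\texttt{https://link.springer.com/article/10.1007/s00233-012-9455-6},
doi:10.1007/s00233-012-9455-6.

\end{thebibliography}
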